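\title{Uniqueness of the minimizer in a variational problem for the Wiener sausage}

\begin{abstract}
For $d\ge 2$ and $u\in(0,1)$ we consider the problem of minimizing $\|\nabla\psi\|_2^2$ over real $\psi\in H^1(\mathbb R^d)$ with $\|\psi\|_2=1$ and $\int(1-e^{-\psi^2})\le u$. We prove that the minimizer, whenever it exists, is unique up to translation and sign. Every minimizer is shown to be a dilate of a positive radial solution of $\Delta Q+Q(\lambda-e^{-Q^2})=0$ with $\lambda\in(0,1]$. A shooting argument shows that $\lambda$ determines $Q$, and $u$ determines $\lambda$: by Pohozaev's identity in the plane, and by a dual problem that is affine in $\lambda$ in higher dimensions. We also describe the branch $\lambda\mapsto Q_\lambda$, the positive radial constrained critical points, and the analyticity and convexity properties of the minimal energy as a function of $u$.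
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The problem}

Let $d\ge2$ and let $H^1=H^1(\mathbb R^d)$ be the Sobolev space of real-valued functions. For $\psi\in H^1$ put
\[
N(\psi)=\int_{\mathbb R^d}\psi^2,\qquad V(\psi)=\int_{\mathbb R^d}\bigl(1-e^{-\psi^2}\bigr),\qquad D(\psi)=\int_{\mathbb R^d}|\nabla\psi|^2,
\]
and define $\chi_d\colon(0,\infty)\to[0,\infty)$ by
\begin{equation}\label{eq:chi}
\chi_d(u)=\inf\{D(\psi):\ \psi\in H^1,\ N(\psi)=1,\ V(\psi)\le u\}.
\end{equation}
This problem arises, after Brownian scaling, in the rate function for downward moderate deviations of the volume of the Wiener sausage. A \emph{minimizer for $\chi_d(u)$} is a function $\psi$ at which the infimum is attained.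

The integrand $1-e^{-s^2}$ is close to $1$ when $|s|$ is large and close to $s^2$ when $|s|$ is small, and it never exceeds $\min(1,s^2)$. So $V(\psi)\le\min\bigl(N(\psi),|\{\psi\ne0\}|\bigr)$, and $V$ is a soft version of the volume of the support: it charges full volume where $\psi$ is large and only the mass where $\psi$ is small. The competition in \eqref{eq:chi} is visible on the dilations that preserve mass. For $\psi\neq0$ and $R>0$ let $\psi_{[R]}(x)=R^{-d/2}\psi(x/R)$. Then
\begin{equation}\label{eq:dil}
N(\psi_{[R]})=N(\psi),\qquad D(\psi_{[R]})=R^{-2}D(\psi),\qquad V(\psi_{[R]})=\int_{\mathbb R^d}\int_0^{\psi(x)^2}e^{-s/R^d}\,ds\,dx .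
\end{equation}
By dominated convergence, $R\mapsto V(\psi_{[R]})$ is continuous and strictly increasing, with limit $0$ as $R\to0$ and $N(\psi)$ as $R\to\infty$. Spreading out lowers the energy and raises $V$. It follows that $\chi_d$ is finite; it is non-increasing by definition. For $u\ge1$ the constraint is void, so $\chi_d(u)=0$, and the infimum is not attained because $D(\psi)>0$ for $\psi\ne0$. The interesting range is $u\in(0,1)$. There the following is known; we use it without proof.

\begin{theorem}[Existence, known]\label{thm:known}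
If $2\le d\le4$, a minimizer for $\chi_d(u)$ exists for all $u\in(0,1)$. If $d\ge5$, there is a threshold $u_d\in(0,1)$, at which $\chi_d$ is non-analytic, such that among $u\in(0,1)$ a minimizer exists exactly for $u\in(0,u_d]$.
\end{theorem}

The three functionals are invariant under translations and under $\psi\mapsto-\psi$. The question, posed in \cite{RF}, is whether this is the only source of non-uniqueness: \emph{for $d\ge2$ and $u\in(0,1)$ such that a minimizer exists, is it unique up to translations and a change of sign?}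

The natural guess is yes. With the hard constraint $|\{\psi\ne0\}|\le u$ in place of $V(\psi)\le u$, the Faber--Krahn inequality points to a single radial bump, the ground state of a ball. But the usual route to uniqueness, convexity, is closed. If $\phi>0$ and $\eta$ are smooth, then $\nabla\sqrt{\phi^2+\eta^2}=(\phi\nabla\phi+\eta\nabla\eta)/\sqrt{\phi^2+\eta^2}$, and the Cauchy--Schwarz inequality gives
\begin{equation}\label{eq:CS}
\bigl|\nabla\sqrt{\phi^2+\eta^2}\bigr|^2\le|\nabla\phi|^2+|\nabla\eta|^2 .
\end{equation}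
So $D$ is convex and $N$ is linear in the density $\psi^2$, but $V$ is \emph{concave} in $\psi^2$, and the constraint $V\le u$ points the wrong way. Moreover there are two constraints, hence two Lagrange multipliers, and only one of them can be scaled away.

\subsection{Results}

\begin{theorem}\label{thm:main}
Let $d\ge2$ and $u\in(0,1)$, and suppose that a minimizer for $\chi_d(u)$ exists. Then it is unique up to translation and sign. It is $\pm$ a translate of a positive, radial, strictly radially decreasing function.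
\end{theorem}

Theorem~\ref{thm:main} answers the question, and its proof does not use Theorem~\ref{thm:known}. To describe the minimizers further, let $\lambda\in(0,1]$, put $\omega=1-\lambda$ and
\[
h(s)=\lambda-e^{-s^2},\qquad f(s)=s\,h(s),\qquad F(s)=\int_0^sf=\tfrac12\bigl(\lambda s^2-1+e^{-s^2}\bigr),
\]
and consider the equation
\begin{equation}\label{eq:E}\tag{$E_\lambda$}
\Delta Q+f(Q)=0\quad\text{in }\mathbb R^d .
\end{equation}
For $d\ge3$ put $p=\frac{d}{d-2}$. A \emph{positive constrained critical point} is a function $0<\psi\in H^1$ with $N(\psi)=1$, $V(\psi)=u\in(0,1)$ and $-\Delta\psi=a\psi-b\psi e^{-\psi^2}$ for some $a,b\in\mathbb R$.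

\begin{theorem}\label{thm:second}
Let $d\ge2$.
\begin{enumerate}
\item[(i)] For each $\lambda\in(0,1)$, \eqref{eq:E} has exactly one positive radial solution $Q_\lambda\in H^1$. For $\lambda=1$ such a solution exists if and only if $d\ge5$, and it is then unique.
\item[(ii)] The function $U(\lambda)=V(Q_\lambda)/N(Q_\lambda)$ is real-analytic on $(0,1)$ with $U'>0$. It maps $(0,1)$ onto $(0,1)$ if $d\le4$, with $U(\lambda)=\lambda$ if $d=2$, and onto $(0,u_d)$ if $d\ge5$, where $u_d=V(Q_1)/N(Q_1)$. The minimizer for $u=U(\lambda)$ is $Q_\lambda(\cdot/R)$ with $R^dN(Q_\lambda)=1$; this includes $\lambda=1$, $u=u_d$, if $d\ge5$.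
\item[(iii)] Every positive radial constrained critical point with $V(\psi)=u$ is the minimizer for $\chi_d(u)$; for $d\ge5$ there is none with $u>u_d$. If $d\le4$, every positive constrained critical point is radial about some point.
\item[(iv)] $\chi_d$ is real-analytic on $(0,1)$ if $d\le4$, and on $(0,u_d)$ if $d\ge5$, with $\chi_d'(u)=-N(Q_\lambda)^{2/d}$ for $u=U(\lambda)$. For $d=3,4$, $\chi_d^{\,p}$ is strictly convex on $(0,1)$. For $d\ge5$, $\chi_d^{\,p}$ is strictly convex on $(0,u_d]$, convex on $(0,1)$, and affine on $[u_d,1)$: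
\[
\chi_d(u)=\Bigl(\frac{1-u}{1-u_d}\Bigr)^{1/p}\chi_d(u_d)\qquad\text{for }u\in[u_d,1).
\]
\end{enumerate}
\end{theorem}

\subsection{The idea of the proof}\label{sec:idea}

A minimizer satisfies $-\Delta\psi=a\psi-b\psi e^{-\psi^2}$. We show that $0<a\le b$, so that a dilation turns $\psi$ into a solution of \eqref{eq:E} with $\lambda=a/b$ (Section~\ref{sec:EL}); that \eqref{eq:E} has at most one positive radial solution $Q_\lambda$ in $H^1$ (Section~\ref{sec:ODE}); and that $\psi$ is radial about some point (Section~\ref{sec:sym}). This leaves one parameter. Two minimizers for the same $u$ could still come from two different values of $\lambda$, and nothing in the equation alone excludes that $V(Q_\lambda)/N(Q_\lambda)$ takes the same value twice.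

The plane shows how to exclude it. The function $\psi$ is a critical point of $D-aN+bV$. Under the plain dilation $\psi\mapsto\psi(\cdot/R)$,
\begin{equation}\label{eq:plain}
D\mapsto R^{d-2}D,\qquad N\mapsto R^dN,\qquad V\mapsto R^dV,
\end{equation}
and differentiating at $R=1$ gives, formally, $(d-2)D(\psi)=d\,\bigl(aN(\psi)-bV(\psi)\bigr)$. This is Pohozaev's identity; it is proved in Corollary~\ref{cor:poho}. For $d=2$ the left side vanishes, and
\[
\lambda=\frac ab=\frac{V(\psi)}{N(\psi)}=u .
\]
In the plane the energy is blind to dilations, and this pins the multiplier.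

For $d\ge3$ the identity contains $D$ and no longer determines $\lambda$, so we build a quantity that is blind to dilations. By \eqref{eq:plain}, $D^p$ scales like $N$ and $V$, so the quotient
\[
J_\lambda(\psi)=\frac{\lambda N(\psi)-V(\psi)}{D(\psi)^p}=\frac{N(\psi)}{D(\psi)^p}\Bigl(\lambda-\frac{V(\psi)}{N(\psi)}\Bigr)
\]
is dilation invariant. Each $\psi$ defines a line $\lambda\mapsto J_\lambda(\psi)$. All minimizers for $\chi_d(u)$ define the \emph{same} line, with slope $\chi_d(u)^{-p}$ and zero at $u$. We show in Section~\ref{sec:dual} that $Q_\lambda$ maximizes $J_\lambda$ when $\lambda<1$. If $Q_{\lambda_1}$ and $Q_{\lambda_2}$ with $\lambda_1<\lambda_2$ both gave minimizers for $u$, then $Q_{\lambda_2}$ would maximize $J_{\lambda_1}$ too, and would therefore solve two different equations, which is impossible. The same family of lines gives the convexity statements in Theorem~\ref{thm:second}, whose proof occupies Sections~\ref{sec:branch}--\ref{sec:shape}.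

\section{Standard tools}\label{sec:tools}

We recall the facts used throughout; more special ones are recalled where they are needed. Integrals without a domain are over $\mathbb R^d$, $B_r(x)$ is the open ball, $B_r=B_r(0)$, and radial functions are written as functions of $r=|x|$.

\emph{Sobolev functions.} If $\psi\in H^1$, then $|\psi|\in H^1$, $D(|\psi|)=D(\psi)$, and $\nabla\psi=0$ almost everywhere on each level set of $\psi$. For $d\ge3$, $\int|\psi|^{2p}\le C\,D(\psi)^p$ (Sobolev). A bounded sequence in $H^1$ has a subsequence that converges weakly in $H^1$, strongly in $L^2$ on every ball, and almost everywhere (Rellich).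

\emph{Regularity and decay.} Let $\psi\in H^1$ be a weak solution of $-\Delta\psi=q\psi$ with $q$ bounded. Then $\sup_{B_1(x)}|\psi|\le C\|\psi\|_{L^2(B_2(x))}$ with $C$ depending only on $d$ and $\|q\|_\infty$. The right side tends to $0$ as $|x|\to\infty$, so $\psi$ is bounded and tends to $0$ at infinity. If $q\psi=G(x,\psi)$ with $G$ smooth, bootstrapping ($L^r$ estimates give $C^{1,\gamma}$, then Schauder estimates) shows that $\psi$ is smooth.

\emph{Maximum principles.} Let $\Omega$ be a connected open set, $c$ bounded, and $z\in C^2(\Omega)$ with $z\ge0$ and $\Delta z+cz\le0$. Then $z\equiv0$ or $z>0$ in $\Omega$ (strong maximum principle; no sign of $c$ is needed because $z\ge0$). If $z>0$ in $\Omega$, $z$ is $C^1$ up to a boundary point $x_0$ with $z(x_0)=0$, and $x_0$ lies on the boundary of a ball contained in $\Omega$, then the derivative of $z$ at $x_0$ along the inner normal is positive (Hopf). A superharmonic function on a bounded domain attains its minimum on the boundary, and a subharmonic function on $\mathbb R^d$ that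 attains its maximum is constant.

\emph{Rearrangement.} For $0\le\psi\in H^1$ the symmetric decreasing rearrangement $\psi^*$ is the radial non-increasing function with $|\{\psi^*>t\}|=|\{\psi>t\}|$ for all $t>0$. Then $N(\psi^*)=N(\psi)$ and $V(\psi^*)=V(\psi)$, and $D(\psi^*)\le D(\psi)$ (P\'olya--Szeg\H{o}).

\emph{Differentiability.} $N$ and $V$ are $C^1$ on $L^2$ with gradients $2\psi$ and $2\psi e^{-\psi^2}$, because $s\mapsto se^{-s^2}$ is Lipschitz.

The following lemma expresses that a positive potential at infinity forces oscillation.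

\begin{lemma}\label{lem:osc}
Let $\kappa>0$ and $R_0>0$. There is no $C^2$ function $z>0$ on $\{|x|>R_0\}$ with $-\Delta z\ge\kappa z$.
\end{lemma}

\begin{proof}
Take a ball $B$ with $\overline B\subset\{|x|>R_0\}$, so large that its first Dirichlet eigenvalue $\mu$ is less than $\kappa$, and let $\varphi>0$ be the eigenfunction. With $\nu$ the outer normal, $\varphi=0$ and $\partial_\nu\varphi\le0$ on $\partial B$, so Green's formula gives
\[
0<(\kappa-\mu)\int_Bz\varphi\le\int_B\bigl((-\Delta z)\varphi-z(-\Delta\varphi)\bigr)=\int_{\partial B}z\,\partial_\nu\varphi\le0,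
\]
a contradiction.
\end{proof}

\section{The Euler--Lagrange equation}\label{sec:EL}

\begin{lemma}\label{lem:EL}
Let $\psi$ be a minimizer for $\chi_d(u)$. Then $V(\psi)=u$, $\psi$ is smooth, has no zeros, tends to $0$ at infinity, and satisfies $-\Delta\psi=a\psi-b\psi e^{-\psi^2}$ for some $a,b\in\mathbb R$.
\end{lemma}

\begin{proof}
If $V(\psi)<u$, then by \eqref{eq:dil} the function $\psi_{[R]}$ with $R$ slightly larger than $1$ is admissible and has smaller energy. So $V(\psi)=u$, and $\psi$ minimizes $D$ on $\{N=1,V=u\}$.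

The Lagrange multiplier rule applies if the gradients $2\psi$ and $2\psi e^{-\psi^2}$ of the constraints are linearly independent. If they were dependent, $e^{-\psi^2}$ would be constant on $\{\psi\ne0\}$, so $|\psi|\in H^1$ would take at most one non-zero value. Then $\nabla|\psi|=0$ almost everywhere, so $|\psi|$ would be constant, hence $0$, against $N(\psi)=1$. The rule gives the equation, which has the form $-\Delta\psi=q\psi$ with $q=a-be^{-\psi^2}$ bounded. Smoothness and decay follow from Section~\ref{sec:tools}.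

The function $|\psi|$ is also a minimizer, so it is smooth and solves $-\Delta|\psi|=\tilde q|\psi|$ with $\tilde q$ bounded. By the strong maximum principle $|\psi|>0$.
\end{proof}

A continuous function without zeros on $\mathbb R^d$ has constant sign, so from now on minimizers may be taken positive. Positivity and decay alone fix the signs of the multipliers.

\begin{lemma}\label{lem:mult}
Let $0<\psi\in H^1$ solve $-\Delta\psi=a\psi-b\psi e^{-\psi^2}$. Then $\psi$ is smooth, $\psi\to0$ at infinity, $0<a\le b$, and $a=b$ is possible only if $d\ge5$. With $\lambda=a/b\in(0,1]$, the function $Q(x)=\psi(x/\sqrt b)$ solves \eqref{eq:E}.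
\end{lemma}

\begin{proof}
Smoothness and decay are as before. Put $q=a-be^{-\psi^2}$, so $-\Delta\psi=q\psi$ and $q\to a-b$ at infinity.

If $a>b$, then $-\Delta\psi\ge\frac{a-b}2\psi$ outside a ball, which contradicts Lemma~\ref{lem:osc}. So $a\le b$. If $b\le0$, then $q=a+|b|e^{-\psi^2}\le a-b\le0$; if $b>0\ge a$, then $q<0$. In both cases $\psi$ is subharmonic. Being positive and tending to $0$, it attains its maximum, so it is constant, hence $0$, a contradiction. So $0<a\le b$.

Let $a=b$. Then $q>0$ and $\psi$ is superharmonic. Put $c=\min_{|x|=1}\psi>0$. If $d=2$, comparison on $1<|x|<R$ with the harmonic function $c\,(1-\log|x|/\log R)$ and $R\to\infty$ give $\psi\ge c$ on $|x|>1$, which contradicts the decay. If $d\ge3$, the function $\psi-c|x|^{2-d}$ is superharmonic on $|x|>1$, non-negative on $|x|=1$ and tends to $0$ at infinity, so $\psi\ge c|x|^{2-d}$ on $|x|>1$. Since $\int_1^\infty r^{2(2-d)}r^{d-1}dr=\int_1^\infty r^{3-d}dr$ diverges for $d=3,4$, we need $d\ge5$.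

Finally $-\Delta Q=b^{-1}(aQ-bQe^{-Q^2})=f(Q)$.
\end{proof}

Near infinity \eqref{eq:E} reads $\Delta Q\approx\omega Q$. For $\lambda<1$ this suggests exponential decay. For $\lambda=1$ the linear term vanishes, the fastest possible decay is $|x|^{2-d}$, and this is square integrable only for $d\ge5$. This is the origin of the dimension threshold in both theorems, and it is why the cases $\lambda<1$ and $\lambda=1$ need separate arguments below.

For $\lambda<1$ let $\sigma_\lambda=\sqrt{\log(1/\lambda)}$ be the positive zero of $h$. Then $f<0$ on $(0,\sigma_\lambda)$, $f>0$ on $(\sigma_\lambda,\infty)$, and $F<0$ on $(0,\sigma_\lambda]$. For $\lambda=1$, $f>0$ and $F>0$ on $(0,\infty)$.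

\begin{lemma}\label{lem:mono}
Let $\lambda\in(0,1]$ and let $0<Q\in H^1$ be a radial solution of \eqref{eq:E}. Then $Q'<0$ for $r>0$. If $\lambda<1$, then $Q(0)>\sigma_\lambda$.
\end{lemma}

\begin{proof}
If $\lambda=1$, then $(r^{d-1}Q')'=-r^{d-1}f(Q)<0$ and $r^{d-1}Q'$ vanishes at $0$.

Let $\lambda<1$. The energy $\mathcal E=\frac12Q'^2+F(Q)$ satisfies $\mathcal E'=Q'(Q''+f(Q))=-\frac{d-1}rQ'^2\le0$. It is bounded below and $F(Q)\to0$, so $Q'^2$ has a limit, which is $0$ because $\int Q'^2r^{d-1}dr<\infty$. So $\mathcal E$ decreases to $0$. If $\mathcal E(r_0)=0$, then $\mathcal E\equiv0$ and $Q'\equiv0$ on $[r_0,\infty)$, so $Q\equiv0$ there, a contradiction. Hence $\mathcal E>0$ on $[0,\infty)$. At a critical point $r_1\ge0$ of $Q$ this says $F(Q(r_1))>0$, so $Q(r_1)>\sigma_\lambda$ and $f(Q(r_1))>0$. The equation gives $Q''(r_1)=-f(Q(r_1))$ for $r_1>0$ and $Q''(0)=-f(Q(0))/d$, so $Q''(r_1)<0$. All critical points are strict local maxima. Between two of them there would be a local minimum, so $r=0$ is the only one, and $Q'<0$ on $(0,\infty)$.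
\end{proof}

\section{Uniqueness of positive radial solutions}\label{sec:ODE}

\begin{proposition}\label{prop:ODE}
Let $d\ge2$ and $\lambda\in(0,1)$, or $d\ge5$ and $\lambda=1$. Then \eqref{eq:E} has at most one positive radial solution in $H^1$.
\end{proposition}

These hypotheses are in force throughout the section, except in Example~\ref{ex:1d}.

\subsection{The shooting problem}\label{sec:shoot}

A radial solution is determined by its value at the origin. Let $y(r)=y(r,\alpha)$ solve
\begin{equation}\label{eq:ivp}
y''+\frac{d-1}ry'+f(y)=0,\qquad y(0)=\alpha,\quad y'(0)=0 .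
\end{equation}
Integrating $(r^{d-1}y')'=-r^{d-1}f(y)$ twice removes the singularity at $r=0$:
\[
y(r)=\alpha-\int_0^r\Gamma(r,s)f(y(s))\,ds,\qquad \Gamma(r,s)=\int_s^r(s/t)^{d-1}dt\in[0,r-s].
\]
A Volterra operator on $C[0,R]$ with kernel bounded by $M$ has $j$-th power of norm at most $(MR)^j/j!$. Since $f$ is smooth and $f'(s)=\lambda-e^{-s^2}+2s^2e^{-s^2}$ is bounded, Picard iteration gives a unique global solution. The derivative of the equation with respect to $y\in C[0,R]$ is the identity plus a Volterra operator, hence invertible by the Neumann series. By the implicit function theorem $\alpha\mapsto y\in C[0,R]$ is $C^\infty$ for each $R$, and so is $\alpha\mapsto y'=-r^{1-d}\int_0^rs^{d-1}f(y)\,ds\in C[0,R]$. We refer to this as \emph{continuous dependence}. Put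
\[
w=\partial_\alpha y,\qquad L=\partial_r^2+\frac{d-1}r\partial_r+f'(y).
\]
Then $Lw=0$, $w(0)=1$, $w'(0)=0$, and by uniqueness for the linear Volterra equation every smooth radial solution $\varphi$ of $L\varphi=0$ equals $\varphi(0)w$.

\begin{example}\label{ex:1d}
Let $d=1$ and $\lambda<1$. Then $\frac12y'^2+F(y)=F(\alpha)$ is conserved. The function $F$ decreases on $(0,\sigma_\lambda)$ and then increases to $\infty$, so it has one positive zero $\zeta>\sigma_\lambda$. If $\alpha>\zeta$, then $y'^2=2(F(\alpha)-F(y))$ is bounded below on the range $0\le y\le\alpha-\varepsilon$, so $y$ crosses zero. If $\sigma_\lambda<\alpha<\zeta$, then $F(y)\le F(\alpha)<0=F(0)$ keeps $y$ away from zero. For $\alpha=\zeta$, $y'^2=-2F(y)>0$ on $0<y<\zeta$ and $y$ decreases without reaching $0$. So the only decaying solution has crossing solutions to its right and non-crossing solutions to its left. The same is visible in the variation at $\alpha=\zeta$. Differentiating the energy in $\alpha$ gives $y'w'+f(y)w=f(\zeta)$, that is, $(w/y')'=f(\zeta)/y'^2>0$.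 The quotient $w/y'$ tends to $-\infty$ at $0$, and to $+\infty$ at infinity because $y'$ is bounded. So $w$ has exactly one zero and is negative after it: raising $\alpha$ lowers the tail.
\end{example}

For $d\ge2$ the energy is not conserved and $y'$ does not solve the linearized equation. The picture survives, and it is the picture that we prove. The initial values split into a set $\mathcal C$ of crossing solutions, a set $\mathcal G$ of solutions with fast decay, and a remaining set $\mathcal S$, with $\mathcal C$ and $\mathcal S$ open. At \emph{every} point of $\mathcal G$ the variation $w$ has exactly one zero and does not decay, so that $\mathcal C$ lies immediately to the right and $\mathcal S$ immediately to the left. Two points of $\mathcal G$ are then impossible. The role of the energy is taken by a Pohozaev function $P$, and the role of $y'$ by a combination $v_\beta$ of the generators $ry'$ and $y$ of dilation and multiplication.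

\subsection{Sign properties of the nonlinearity and three identities}

Everything specific to the nonlinearity $\lambda s-se^{-s^2}$ is contained in the next lemma. Put
\[
T_\beta(s)=\beta s\,h'(s)-2h(s)\quad(\beta\ge0),\qquad\Phi(s)=d\,F(s)-\tfrac{d-2}2\,s f(s).
\]

\begin{lemma}\label{lem:alg}
\begin{enumerate}
\item[(a)] For $s>0$: $sf'-f=s^2h'>0$ and $sf-2F>0$.
\item[(b)] If $\lambda<1$ and $\beta\ge0$, or $\lambda=1$ and $\beta>1$, there is $s_\beta>0$ with $T_\beta>0$ on $(0,s_\beta)$ and $T_\beta<0$ on $(s_\beta,\infty)$. If $\lambda=1$ and $0\le\beta\le1$, then $T_\beta<0$ on $(0,\infty)$.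
\item[(c)] There is $s_\Phi>0$ with $\Phi<0$ on $(0,s_\Phi)$ and $\Phi>0$ on $(s_\Phi,\infty)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) We have $h'(s)=2se^{-s^2}>0$ and $f'=h+sh'$, so $sf'-f=s^2h'$. This is the derivative of $sf-2F$, which vanishes at $0$.

(b) With $t=s^2$, $T_\beta(s)=2e^{-t}(1+\beta t)-2\lambda$. The function $e^{-t}(1+\beta t)$ equals $1$ at $t=0$, tends to $0$ at infinity, and has derivative $e^{-t}(\beta-1-\beta t)$. So it is strictly decreasing if $0\le\beta\le1$, and first increasing, then decreasing if $\beta>1$. Comparing with the level $\lambda$ gives the claim.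

(c) By (a), $\Phi'=df-\frac{d-2}2(2f+s^2h')=2f-\frac{d-2}2s^2h'=-sT_{\beta_*}(s)$ with $\beta_*=\frac{d-2}2$. If $\lambda=1$, then $d\ge5$ gives $\beta_*\ge\frac32>1$. So the first case of (b) applies, and $\Phi$ first decreases from $\Phi(0)=0$ and then increases. Since $\Phi(s)=\lambda s^2+O(1)$ as $s\to\infty$, it tends to $\infty$.
\end{proof}

For a solution $y$ of \eqref{eq:ivp} define
\[
P=r^d\bigl(\tfrac12y'^2+F(y)\bigr)+\tfrac{d-2}2r^{d-1}yy',\qquad\theta=-\frac{ry'}y\ \ (y>0),\qquad v_\beta=ry'+\beta y=y(\beta-\theta).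
\]
The function $\theta$ is the local decay exponent of $y$: if $\theta\ge\theta_0$ on $[R,r]$, then $y(r)\le y(R)(r/R)^{-\theta_0}$.

\begin{lemma}\label{lem:id}
The following identities hold:
\begin{gather}
P'=r^{d-1}\Phi(y),\qquad P(0)=0;\label{eq:P}\\
r\theta'=\theta^2-(d-2)\theta+r^2h(y)=\frac{2P}{r^{d-2}y^2}+\frac{r^2\bigl(yf(y)-2F(y)\bigr)}{y^2};\label{eq:theta}\\
Ly=y^2h'(y),\qquad Lv_\beta=y\,T_\beta(y).\label{eq:L}
\end{gather}
Consequently:
\begin{enumerate}
\item[(a)] $\theta'>0$ wherever $r>0$, $y>0$ and $P\ge0$;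
\item[(b)] on an interval $(0,r_1)$ where $y>0$ and $y'<0$, $P$ is first strictly increasing and then strictly decreasing, where either phase may be empty.
\end{enumerate}
\end{lemma}

\begin{proof}
Using $y''+f(y)=-\frac{d-1}ry'$ and $(r^{d-1}y')'=-r^{d-1}f(y)$,
\[
P'=r^{d-1}\Bigl[\tfrac d2y'^2+dF-(d-1)y'^2+\tfrac{d-2}2\bigl(y'^2-yf\bigr)\Bigr],
\]
and the coefficients of $y'^2$ add up to $0$. Next, $r\theta'=\theta+\theta^2-r^2y''/y$ and $-r^2y''/y=-(d-1)\theta+r^2h(y)$, which is the first form in \eqref{eq:theta}. The second follows from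
\begin{equation}\label{eq:Ptheta}
\frac{2P}{r^{d-2}y^2}=\theta^2-(d-2)\theta+\frac{2r^2F(y)}{y^2}.
\end{equation}
Further, $Ly=yf'(y)-f(y)=y^2h'(y)$. The function $y_\mu(r)=y(\mu r)$ solves $\Delta y_\mu+\mu^2f(y_\mu)=0$, and differentiating at $\mu=1$ gives $L(ry')=-2f(y)$. So $Lv_\beta=-2yh+\beta y^2h'=yT_\beta(y)$.

Claim (a) follows from \eqref{eq:theta} and Lemma~\ref{lem:alg}(a). For (b), as $y$ decreases, $\Phi(y(r))$ changes sign at most once, from $+$ to $-$, by Lemma~\ref{lem:alg}(c).
\end{proof}

\subsection{Classification of initial values}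

Let first $\lambda<1$ and $\alpha\in\mathcal I=(\sigma_\lambda,\infty)$. Then $y''(0)=-f(\alpha)/d<0$, so $r_0=\sup\{r:\ y>0,\ y'<0\text{ on }(0,r)\}$ is positive. Define
\begin{itemize}
\item $\mathcal C$: $r_0<\infty$ and $y(r_0)=0$ (the solution crosses zero while decreasing);
\item $\mathcal S$: $r_0<\infty$, $y(r_0)>0$ and $y'(r_0)=0$ (the solution stops decreasing);
\item $\mathcal G$: $r_0=\infty$ and $y\to0$.
\end{itemize}
We use the following \emph{persistence property}: if $y'<0$ on $(0,R]$, the same holds for nearby initial values. Indeed, $f(y)$ is bounded below by a positive constant on some $[0,\delta]$, so a nearby solution $\tilde y$ has $f(\tilde y)>0$ and hence $\tilde y'<0$ on $(0,\delta]$; on $[\delta,R]$ use continuous dependence. Positivity on $[0,R]$ persists by continuous dependence alone.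

\begin{lemma}\label{lem:class1}
Let $\lambda<1$. Then $\mathcal I$ is the disjoint union of $\mathcal C,\mathcal S,\mathcal G$, the sets $\mathcal C$ and $\mathcal S$ are open, and every positive radial solution of \eqref{eq:E} in $H^1$ has its initial value in $\mathcal G$. If $\alpha\in\mathcal G$, then $y,y',y''$ decay exponentially, $P\to0$ at infinity, and $P>0$ on $(0,\infty)$.
\end{lemma}

\begin{proof}
\emph{Partition.} We must exclude $r_0=\infty$ with $y\downarrow\ell>0$. From $y'=-r^{1-d}\int_0^rs^{d-1}f(y)\,ds$ we get $y'(r)/r\to-f(\ell)/d$. As $y$ is bounded, $f(\ell)=0$, so $\ell=\sigma_\lambda$. Then $z=y-\sigma_\lambda>0$ satisfies $-\Delta z=f(\sigma_\lambda+z)\ge\frac12f'(\sigma_\lambda)z$ near infinity, with $f'(\sigma_\lambda)=\sigma_\lambda h'(\sigma_\lambda)>0$. This contradicts Lemma~\ref{lem:osc}.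

\emph{$\mathcal C$ is open.} Let $\alpha\in\mathcal C$. Then $y'(r_0)<0$, since $y(r_0)=y'(r_0)=0$ would force $y\equiv0$. So there is $r_1>r_0$ with $y(r_1)<0$ and $y'<0$ on $(0,r_1]$. Both properties persist, so nearby solutions decrease strictly until they vanish.

\emph{$\mathcal S$ is open.} Let $\alpha\in\mathcal S$. Then $y''(r_0)=-f(y(r_0))\ne0$, since otherwise $y(r_0)=\sigma_\lambda$, $y'(r_0)=0$ and $y\equiv\sigma_\lambda$. Also $y''(r_0)\ge0$, since $y'<0$ before $r_0$. So $y''(r_0)>0$, and there is $r_1>r_0$ with $y>0$ on $[0,r_1]$ and $y'(r_1)>0$. This persists, and it places nearby initial values in $\mathcal S$.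

\emph{Solutions in $H^1$} lie in $\mathcal G$ by Lemmas~\ref{lem:mult} and~\ref{lem:mono}.

\emph{Decay.} Let $\alpha\in\mathcal G$ and $\kappa=\omega/2$. As $h(y)\to-\omega$, for large $r$ we have $f(y)\le-\kappa y$, so $y''=-\frac{d-1}ry'-f(y)\ge\kappa y>0$. Thus $y'$ increases, necessarily to $0$. Moreover $(y'^2-\kappa y^2)'=2y'(y''-\kappa y)\le0$ with limit $0$, so $y'\le-\sqrt\kappa\,y$ and $y=O(e^{-\sqrt\kappa\,r})$. Since $|y'|$ is decreasing, $|y'(r)|\le\int_{r-1}^r|y'|\le y(r-1)$, and the equation bounds $y''$. Hence $P\to0$. By Lemma~\ref{lem:id}(b), if the increasing phase of $P$ were empty, $P$ would decrease strictly from $0$ and could not tend to $0$. So $P$ increases from $0$ and then decreases strictly to $0$, and $P>0$.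
\end{proof}

Now let $\lambda=1$, $d\ge5$ and $\alpha\in\mathcal I=(0,\infty)$. Since $f>0$ on $(0,\infty)$, we have $y'<0$ as long as $y>0$, so no solution stops decreasing. The distinction among positive solutions is between fast and slow decay. To obtain an open set we need a criterion for slow decay that is visible at finite $r$, and the sign of $P$ provides one. Define
\begin{itemize}
\item $\mathcal C$: $y$ vanishes somewhere;
\item $\mathcal S$: there is $r$ with $y>0$ on $[0,r]$ and $P(r)<0$;
\item $\mathcal G$: $y>0$ and $P\ge0$ on $[0,\infty)$.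
\end{itemize}
For $\lambda=1$ and $t=s^2$ we shall use the elementary bounds, valid for $s\ge0$,
\begin{equation}\label{eq:bounds1}
0\le f=s(1-e^{-t})\le s^3,\qquad0\le2F=t-1+e^{-t}\le\tfrac12s^4,\qquad0\le f'=1-e^{-t}+2te^{-t}\le3s^2 .
\end{equation}

\begin{lemma}\label{lem:class2}
Let $\lambda=1$ and $d\ge5$. Then $\mathcal I$ is the disjoint union of $\mathcal C,\mathcal S,\mathcal G$, the sets $\mathcal C$ and $\mathcal S$ are open, and every positive radial solution of $(E_1)$ in $H^1$ has its initial value in $\mathcal G$. If $\alpha\in\mathcal C$ and $R_0$ is the first zero of $y$, then $P>0$ on $(0,R_0]$. If $\alpha\in\mathcal G$, then $\theta\to d-2$, and there is $C>0$ with $r^{d-2}y\to C$ and $r^{d-1}y'\to-(d-2)C$; in particular $P\to0$ at infinity.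
\end{lemma}

\begin{proof}
\emph{Partition.} Let $\alpha\in\mathcal C$. Then $y'(R_0)<0$ and $P(R_0)=\frac12R_0^dy'(R_0)^2>0$. A function that starts at $0$, increases, then decreases and ends at a positive value is positive in between, so $P>0$ on $(0,R_0]$ by Lemma~\ref{lem:id}(b). Hence $\mathcal C\cap\mathcal S=\emptyset$; the other statements about the partition hold by definition. $\mathcal C$ is open because $y$ is negative just after $R_0$, and $\mathcal S$ is open by continuous dependence.

\emph{The bound $\theta\le d-2$ for positive solutions.} Let $y>0$ on $[0,\infty)$ and $v=v_{d-2}=ry'+(d-2)y$. Then $v'=ry''+(d-1)y'=-rf(y)\le0$. If $v<0$ somewhere, then $v\le-\delta<0$ from there on, and $(r^{d-2}y)'=r^{d-3}v$ would make $y$ negative eventually. So $v\ge0$.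

\emph{Solutions in $L^2$ lie in $\mathcal G$.} Let $y>0$ on $[0,\infty)$ and $P(r_1)=-\delta<0$. Then $r_1$ lies in the decreasing phase, so $P\le-\delta$ on $[r_1,\infty)$. As $F\ge0$, the definition of $P$ gives $\frac{d-2}2r^{d-1}y|y'|\ge\delta$. With $r|y'|\le(d-2)y$ this yields $r^{d-2}y^2\ge c>0$, so $\int y^2r^{d-1}dr\ge c\int_{r_1}^\infty r\,dr=\infty$.

\emph{Decay in $\mathcal G$.} The solution decreases to $0$: a positive limit would give $f(y)\ge c>0$, so $y'\le-cr/d$ and $y<0$ eventually. By Lemma~\ref{lem:id}(a), $\theta$ increases strictly from $0$ to a limit $\theta_\infty\in(0,d-2]$. Suppose $\theta_\infty<d-2$. By \eqref{eq:Ptheta}, $P\ge0$ and \eqref{eq:bounds1}, $\frac12r^2y^2\ge\theta(d-2-\theta)\ge c>0$ for large $r$. Since $sf-2F=1-e^{-t}-te^{-t}=\frac12t^2+O(t^3)\ge\frac14t^2$ for small $t=s^2$, \eqref{eq:theta} gives $r\theta'\ge\frac14r^2y^2\ge\frac c2$ for large $r$, so $\theta\to\infty$, a contradiction. Hence $\theta_\infty=d-2$. Then $\theta\ge d-\frac52$ eventually, $y=O(r^{-(d-5/2)})$, and $r^{d-1}f(y)\le r^{d-1}y^3=O(r^{-2d+13/2})$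 is integrable at infinity. So $r^{d-1}y'=-\int_0^rs^{d-1}f(y)\,ds$ decreases strictly from $0$ to a finite negative limit, which we call $-(d-2)C$. Integrating from infinity gives $r^{d-2}y\to C$. The three terms of $P$ are $O(r^{2-d})$, $O(r^{8-3d})$ and $O(r^{2-d})$.
\end{proof}

In both cases, $\alpha\in\mathcal G$ implies $y>0$, $y'<0$, $y\to0$ and $P\ge0$, so that \emph{$\theta$ is strictly increasing on $(0,\infty)$}. In both cases, for $\alpha\in\mathcal C\cup\mathcal G$ the solution decreases to $0$ on its interval of positivity.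

\subsection{The variation has exactly one zero}

We count the zeros of $w$ by Sturm comparison. For a smooth radial $v$ the Wronskian $r^{d-1}(v'w-vw')$ has derivative $r^{d-1}(w\,Lv-v\,Lw)=r^{d-1}w\,Lv$. So we want comparison functions $v$ for which the signs of both $v$ and $Lv$ are known. The family $v_\beta$ has this property: $v_\beta=y(\beta-\theta)$ changes sign at most once because $\theta$ is monotone, and $Lv_\beta=yT_\beta(y)$ changes sign at most once by Lemma~\ref{lem:alg}(b). The free parameter $\beta$ lets us place the zero of $v_\beta$ at the first zero of $w$.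

\begin{lemma}\label{lem:onezero}
Let $\alpha\in\mathcal G$. Then $w$ has exactly one zero $\tau$ in $(0,\infty)$, and $w<0$ on $(\tau,\infty)$. With $\beta=\theta(\tau)$, $v=v_\beta$ and $W=r^{d-1}(v'w-vw')$, there is $\delta>0$ such that
\begin{equation}\label{eq:W}
W(r)\le-\delta\qquad\text{for }r\ge\tau+1 .
\end{equation}
\end{lemma}

\begin{proof}
\emph{At least one zero.} Suppose $w>0$ on $[0,\infty)$. Then $W_0=r^{d-1}(y'w-yw')$ has $W_0(0)=0$ and $W_0'=r^{d-1}w\,y^2h'(y)>0$ by \eqref{eq:L}. Since $y'w<0$, we get $-r^{d-1}yw'\ge W_0\ge W_0(1)>0$ for $r\ge1$, so $-w'\ge W_0(1)\,r^{1-d}/y$. In both cases $y=O(r^{2-d})$, so $-w'\ge c/r$ for large $r$ and $w\to-\infty$, a contradiction.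

\emph{At most one zero.} Let $\tau$ be the first zero. Then $w'(\tau)<0$, since $w\not\equiv0$. As $\theta$ is strictly increasing with $\theta(0)=0$, we have $\beta>0$, $v>0$ on $[0,\tau)$, $v(\tau)=0$ and $v<0$ on $(\tau,\infty)$. Moreover $W'=r^{d-1}w\,y\,T_\beta(y)$ and $W(0)=W(\tau)=0$, so $\int_0^\tau r^{d-1}w\,y\,T_\beta(y)\,dr=0$ with $wy>0$ on $(0,\tau)$. The function $T_\beta(y(r))$ has at most one zero, so it must take both signs in $(0,\tau)$. Hence we are in the first case of Lemma~\ref{lem:alg}(b), $y$ passes the level $s_\beta$ before $\tau$, and $T_\beta(y(r))>0$ for $r\ge\tau$. As long as $w<0$ to the right of $\tau$, $W$ decreases strictly from $0$. At a second zero $\tau_2$ we would have $W(\tau_2)<0$, but $w'(\tau_2)>0$ and $v(\tau_2)<0$ give $W(\tau_2)=-\tau_2^{d-1}v(\tau_2)w'(\tau_2)>0$. So $w<0$ on $(\tau,\infty)$, $W$ decreases strictly there, and \eqref{eq:W} holds with $\delta=-W(\tau+1)$.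
\end{proof}

\subsection{The variation does not decay}

A negative $w$ that tends to $0$ would give no information on the tail of neighboring solutions. The bound \eqref{eq:W} excludes this. For $\lambda=1$ we use the following estimate. Let $d\ge3$ and $(r^{d-1}z')'=-r^{d-1}\mathcal V z$ on $[R,r]$. Then $|z'(t)|\le(R/t)^{d-1}|z'(R)|+\int_R^t(s/t)^{d-1}|\mathcal V z|\,ds$, and $\int_s^\infty(s/t)^{d-1}dt=\frac s{d-2}$ gives
\begin{equation}\label{eq:int}
|z(r)-z(R)|\le\frac1{d-2}\Bigl(R|z'(R)|+\int_R^rs\,|\mathcal V(s)|\,|z(s)|\,ds\Bigr).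
\end{equation}

\begin{lemma}\label{lem:winf}
Let $\alpha\in\mathcal G$. If $\lambda<1$, then $w\to-\infty$ and $w'\to-\infty$. If $\lambda=1$, then $w\to w_\infty<0$ and $rw'\to0$.
\end{lemma}

\begin{proof}
\emph{Case $\lambda<1$.} Since $f'(0)=-\omega$, there is $r_*>\tau$ with $f'(y)\le-\frac\omega2$ on $[r_*,\infty)$, and there $(r^{d-1}w')'=-r^{d-1}f'(y)w\le\frac\omega2r^{d-1}w<0$. Suppose $w'\ge0$ on $[r_*,\infty)$. Then $w(r_*)\le w<0$, and $r^{d-1}w'$ is non-negative and decreasing, so both are bounded. As $v$ and $v'=ry''+(\beta+1)y'$ decay exponentially, $W\to0$, which contradicts \eqref{eq:W}. So $w'(r_1)<0$ for some $r_1\ge r_*$. Then $w'<0$ and $w\le w(r_1)=-c<0$ on $[r_1,\infty)$, so $(r^{d-1}w')'\le-\frac\omega2cr^{d-1}$ and $r^{d-1}w'\le-\frac{\omega c}{2d}(r^d-r_1^d)$. Hence $w'\to-\infty$ and $w\to-\infty$.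

\emph{Case $\lambda=1$.} By \eqref{eq:bounds1} and Lemma~\ref{lem:class2}, $0\le f'(y)=O(r^{4-2d})$, so $\int^\infty rf'(y)\,dr<\infty$. Apply \eqref{eq:int} to $w$ with $\mathcal V=f'(y)$; Gronwall's inequality shows that $w$ is bounded. Then $r^{d-1}f'(y)w=O(r^{3-d})$ is integrable at infinity because $d\ge5$, so $r^{d-1}w'$ is bounded. Hence $w$ has a limit $w_\infty\le0$ and $rw'\to0$. By \eqref{eq:ivp}, $v'=(\beta-(d-2))y'-rf(y)$. Since $r^df(y)\le r^dy^3=O(r^{6-2d})\to0$, we get $r^{d-1}v'\to(d-2-\beta)(d-2)C$. Also $v\to0$. So $W\to(d-2-\beta)(d-2)C\,w_\infty$, and \eqref{eq:W} forces $w_\infty\ne0$.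
\end{proof}

\subsection{The two sides of a point of $\mathcal G$}

Continuous dependence controls neighboring solutions only on bounded intervals. We choose $R$ large, read off from $w$ the sign of the difference of the two solutions at $R$, and show by a comparison argument that the gap does not close on $[R,\infty)$. For $\lambda<1$ the gap grows because $f$ is decreasing near $0$. For $\lambda=1$, $f$ is increasing and the gap may shrink, but the potential is so small that it shrinks by at most a fixed factor.

\begin{lemma}\label{lem:orient}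
Let $\alpha\in\mathcal G$. Then $\alpha+\varepsilon\in\mathcal C$ and $\alpha-\varepsilon\in\mathcal S$ for all sufficiently small $\varepsilon>0$.
\end{lemma}

\begin{proof}
Write $\tilde y=y(\cdot,\alpha\pm\varepsilon)$ and $z=\mp(\tilde y-y)$, and mark with a tilde the quantities belonging to $\tilde y$. In both cases $z=-\varepsilon w+o(\varepsilon)$ and $z'=-\varepsilon w'+o(\varepsilon)$ uniformly on bounded intervals.

\emph{Case $\lambda<1$.} Choose $\bar s>0$ with $f'<0$ on $[0,\bar s]$, and, by Lemma~\ref{lem:winf}, $R$ with $y(R)<\bar s$, $w(R)<0$, $w'(R)<0$. For small $\varepsilon$ we have $\alpha-\varepsilon>\sigma_\lambda$, $\tilde y>0$ and $\tilde y'<0$ on $(0,R]$ by persistence, $\tilde y(R)<\bar s$, $z(R)>0$ and $z'(R)>0$.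

For $\alpha+\varepsilon$, $z=y-\tilde y$. Let $[R,R_1)$ be the maximal interval on which $\tilde y>0$ and $z>0$. There $0<\tilde y<y<\bar s$, so $(r^{d-1}z')'=-r^{d-1}(f(y)-f(\tilde y))>0$. Hence $z'>0$, $z\ge z(R)$ and $\tilde y'<y'<0$ on $[R,R_1)$. Since $\tilde y\le y-z(R)$ and $y\to0$, $R_1$ is finite; since $z(R_1)>0$, $\tilde y(R_1)=0$. So $\alpha+\varepsilon\in\mathcal C$.

For $\alpha-\varepsilon$, $z=\tilde y-y$. Suppose $\alpha-\varepsilon\in\mathcal C\cup\mathcal G$. Then $\tilde y$ decreases to $0$ on its interval of positivity $[0,\tilde R)$, with $R<\tilde R\le\infty$. On $[R,\tilde R)$, as long as $z>0$, we have $0<y<\tilde y<\bar s$ and $(r^{d-1}z')'=-r^{d-1}(f(\tilde y)-f(y))>0$. So $z'>0$ and $z>0$ persist, and $\tilde y\ge z\ge z(R)>0$ on $[R,\tilde R)$, a contradiction. So $\alpha-\varepsilon\in\mathcal S$.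

\emph{Case $\lambda=1$.} We first record a stability statement.
\begin{quote}
$(*)$ Let $(r^{d-1}z')'=-r^{d-1}\mathcal Vz$ on $[R,R_1)$ with $\mathcal V\ge0$, $\int_R^{R_1}r\mathcal V\,dr\le\frac14$, $z(R)>0$ and $R|z'(R)|\le\frac14z(R)$. Then $z\ge\frac34z(R)$ on $[R,R_1)$.
\end{quote}
Indeed, as long as $|z|\le2z(R)$ on $[R,r]$, \eqref{eq:int} and $d-2\ge3$ give $|z(r)-z(R)|\le\frac13(\frac14+\frac24)z(R)=\frac14z(R)$. So $|z|$ never reaches $2z(R)$, and the estimate holds on all of $[R,R_1)$.

By Lemmas~\ref{lem:class2} and~\ref{lem:winf} we can choose $R>\tau$ with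
\[
R|w'(R)|\le\tfrac18|w(R)|,\qquad\theta(R)\ge d-\tfrac94,\qquad4R^2y(R)^2\le\tfrac14 .
\]
As $\theta$ is increasing and $d-\frac94\ge\frac52$, $y(r)\le y(R)(r/R)^{-5/2}$ for $r\ge R$. For small $\varepsilon$: $\tilde y>0$ on $[0,R]$, $\tilde y(R)\le2y(R)$, $\tilde\theta(R)\ge d-\frac52\ge\frac52$, $z(R)>0$ and $R|z'(R)|\le\frac14z(R)$. The function $z$ satisfies the equation in $(*)$ with $\mathcal V=\int_0^1f'(y+s(\tilde y-y))\,ds$, and $0\le\mathcal V\le3\max(y,\tilde y)^2$ where $\tilde y\ge0$, by \eqref{eq:bounds1}. Note that $\int_R^\infty r(r/R)^{-5}dr=R^2/3$.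

For $\alpha+\varepsilon$, suppose $\tilde y>0$ on $[0,\infty)$, and let $[R,R_1)$ be the maximal interval on which $z=y-\tilde y>0$. There $\mathcal V\le3y(R)^2(r/R)^{-5}$, so $\int_R^{R_1}r\mathcal V\le R^2y(R)^2\le\frac14$. By $(*)$, $z\ge\frac34z(R)$, so $R_1=\infty$ and $\tilde y\le y-\frac34z(R)<0$ for large $r$, a contradiction. So $\alpha+\varepsilon\in\mathcal C$.

For $\alpha-\varepsilon$, suppose $\alpha-\varepsilon\in\mathcal C\cup\mathcal G$, with interval of positivity $[0,\tilde R)$, $R<\tilde R\le\infty$. There $\tilde P\ge0$ by Lemma~\ref{lem:class2}, so $\tilde\theta$ is increasing, $\tilde\theta\ge\frac52$ on $[R,\tilde R)$, and $\tilde y(r)\le2y(R)(r/R)^{-5/2}$. Hence $\mathcal V\le12y(R)^2(r/R)^{-5}$ and $\int_R^{\tilde R}r\mathcal V\le4R^2y(R)^2\le\frac14$. By $(*)$, $\tilde y=y+z\ge\frac34z(R)>0$ on $[R,\tilde R)$, although $\tilde y\to0$ at $\tilde R$. So $\alpha-\varepsilon\in\mathcal S$.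
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:ODE}]
By Lemmas~\ref{lem:class1} and~\ref{lem:class2} it suffices to show that $\mathcal G$ has at most one element. Suppose $\alpha_1<\alpha_2$ lie in $\mathcal G$ and let $\alpha^*=\sup\{\alpha\in(\alpha_1,\alpha_2):(\alpha_1,\alpha)\subset\mathcal C\}$. Lemma~\ref{lem:orient} at $\alpha_1$ gives $\alpha^*>\alpha_1$, and at $\alpha_2$ it gives $\alpha^*<\alpha_2$. We have $(\alpha_1,\alpha^*)\subset\mathcal C$. If $\alpha^*\in\mathcal C$, openness of $\mathcal C$ contradicts the choice of $\alpha^*$. If $\alpha^*\in\mathcal S$, openness of $\mathcal S$ puts points of $\mathcal S$ into $(\alpha_1,\alpha^*)$. If $\alpha^*\in\mathcal G$, Lemma~\ref{lem:orient} does the same. All three cases are impossible.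
\end{proof}

From now on $Q_\lambda$ denotes the positive radial solution of \eqref{eq:E} in $H^1$, whenever it exists.

\begin{corollary}[Pohozaev's identity]\label{cor:poho}
If $Q_\lambda$ exists, then
\begin{equation}\label{eq:poho}
(d-2)D(Q_\lambda)=d\,\bigl(\lambda N(Q_\lambda)-V(Q_\lambda)\bigr).
\end{equation}
\end{corollary}

\begin{proof}
By Lemmas~\ref{lem:class1} and~\ref{lem:class2}, $P\to0$ at infinity, so \eqref{eq:P} gives $\int\Phi(Q_\lambda)=0$, that is, $d\int F(Q_\lambda)=\frac{d-2}2\int Q_\lambda f(Q_\lambda)$. Here $\int F(Q_\lambda)=\frac12(\lambda N-V)$, and $\int Q_\lambda f(Q_\lambda)=D(Q_\lambda)$ by testing the equation with $Q_\lambda$.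
\end{proof}

\section{Radial symmetry of minimizers}\label{sec:sym}

Rearrangement shows at once that \emph{some} minimizer is radial. For uniqueness we need that \emph{every} minimizer is, and so we need the case of equality in the P\'olya--Szeg\H{o} inequality. Equality does not in general force symmetry: if $\psi^*$ is constant on an annulus, the part of the graph above the plateau can be shifted off center without changing the energy or the rearrangement. Here Lemma~\ref{lem:mono} excludes plateaus, and a direct argument works for all $\lambda\in(0,1]$.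

We recall three facts. By Sard's theorem, almost every $t$ is a regular value of a smooth function $\psi$ on $\mathbb R^d$. The coarea formula states $\int\Xi\,|\nabla\psi|\,dx=\int_{\mathbb R}\int_{\{\psi=t\}}\Xi\,d\mathcal H^{d-1}dt$ for measurable $\Xi\ge0$. The isoperimetric inequality states that a bounded open set with smooth boundary has boundary area at least that of the ball of equal volume, with equality only for a ball.

\begin{proposition}\label{prop:sym}
Let $\psi>0$ be a minimizer for $\chi_d(u)$. Then $\psi^*$ is a minimizer, $\psi^*(x)=g(|x|)$ with $g$ smooth and $g'<0$ on $(0,\infty)$, and $\psi$ is a translate of $\psi^*$.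
\end{proposition}

\begin{proof}
The function $\psi^*$ is admissible and $D(\psi^*)\le D(\psi)$, so it is a minimizer and $D(\psi^*)=D(\psi)$. By Lemmas~\ref{lem:EL} and~\ref{lem:mult}, $\psi^*$ is smooth, positive, and a dilate of a positive radial solution of some \eqref{eq:E} in $H^1$. So $g'<0$ by Lemma~\ref{lem:mono}.

\emph{Step 1: almost every superlevel set is a ball.} Let $M=\max\psi=g(0)$ and let $\rho=g^{-1}\colon(0,M)\to(0,\infty)$, a diffeomorphism. Put $A(t)=d|B_1|\rho(t)^{d-1}$ and $\mu(t)=|\{\psi>t\}|=|\{\psi^*>t\}|=|B_1|\rho(t)^d$. Then $\mu$ is smooth, $-\mu'(t)=A(t)/|g'(\rho(t))|$, and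
\[
\int_{\{\psi^*=t\}}|\nabla\psi^*|\,d\mathcal H^{d-1}=A(t)\,|g'(\rho(t))|=\frac{A(t)^2}{-\mu'(t)} .
\]
Since $\psi$ is smooth and tends to $0$, for every regular value $t\in(0,M)$ the set $\{\psi>t\}$ is bounded and open with smooth boundary $\{\psi=t\}$. The coarea formula with $\Xi=|\nabla\psi|^{-1}$ on $\{\psi>t,\nabla\psi\neq0\}$ and $\Xi=0$ elsewhere gives
\[
\mu(t)=|\{\psi>t,\ \nabla\psi=0\}|+\int_t^M\int_{\{\psi=s\}}|\nabla\psi|^{-1}d\mathcal H^{d-1}ds .
\]
The first term is non-increasing in $t$, so $-\mu'(t)\ge\int_{\{\psi=t\}}|\nabla\psi|^{-1}$ for almost every $t$. With the isoperimetric and Cauchy--Schwarz inequalities, for almost every $t$,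
\begin{equation}\label{eq:chain}
A(t)^2\le\mathcal H^{d-1}(\{\psi=t\})^2\le\int_{\{\psi=t\}}|\nabla\psi|\int_{\{\psi=t\}}|\nabla\psi|^{-1}\le(-\mu'(t))\int_{\{\psi=t\}}|\nabla\psi| .
\end{equation}
So $\int_{\{\psi=t\}}|\nabla\psi|\ge\int_{\{\psi^*=t\}}|\nabla\psi^*|$ for almost every $t$. By the coarea formula the integrals of the two sides over $t$ are $D(\psi)$ and $D(\psi^*)$, which are finite and equal. Hence equality holds throughout \eqref{eq:chain} for almost every $t$. For such $t$, equality in the isoperimetric inequality shows that $\{\psi>t\}$ is a ball of radius $\rho(t)$, and equality in the Cauchy--Schwarz inequality shows that $|\nabla\psi|$ is constant on $\{\psi=t\}$, with value $A(t)/(-\mu'(t))=|g'(\rho(t))|$.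

\emph{Step 2: the balls are concentric.} Use the radius $\rho$ as parameter. Call $\rho$ good if $t=g(\rho)$ is as in Step~1; good radii have full measure in $(0,\infty)$. For good $\rho$ let $\xi(\rho)$ be the center of the ball. Since $\nabla\psi$ points along the inner normal, for all unit vectors $e$,
\begin{equation}\label{eq:balls}
\psi(\xi(\rho)+\rho e)=g(\rho),\qquad\nabla\psi(\xi(\rho)+\rho e)=g'(\rho)\,e .
\end{equation}
The balls are nested, so $|\xi(\rho_1)-\xi(\rho_2)|\le|\rho_1-\rho_2|$ for good $\rho_1,\rho_2$. Hence $\xi$ extends to a $1$-Lipschitz map on $(0,\infty)$, and \eqref{eq:balls} extends to all $\rho>0$ by continuity. At a point of differentiability of $\xi$, differentiate the first identity and insert the second: $g'(\rho)\,e\cdot(\xi'(\rho)+e)=g'(\rho)$. Since $g'(\rho)\ne0$, this gives $e\cdot\xi'(\rho)=0$ for all $e$, so $\xi'(\rho)=0$. A Lipschitz map with derivative zero almost everywhere is constant, and \eqref{eq:balls} says $\psi=\psi^*(\cdot-\xi)$.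
\end{proof}

\begin{corollary}\label{cor:reduce}
Up to translation and sign, every minimizer for $\chi_d(u)$ has the form
\begin{equation}\label{eq:form}
\psi=Q_\lambda(\cdot/R),\qquad R^dN(Q_\lambda)=1,\qquad V(Q_\lambda)/N(Q_\lambda)=u,
\end{equation}
for some $\lambda\in(0,1]$, with $\lambda=1$ only if $d\ge5$.
\end{corollary}

\begin{proof}
By Lemma~\ref{lem:EL} and Proposition~\ref{prop:sym} we may take $\psi$ positive and radial, with $V(\psi)=u$. By Lemma~\ref{lem:mult} and Proposition~\ref{prop:ODE} it is a dilate of some $Q_\lambda$, and \eqref{eq:plain} gives the two relations.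
\end{proof}

\section{The dual problem and the proof of Theorem~\ref{thm:main}}\label{sec:dual}

Let $d\ge3$ and $\lambda\in(0,1)$. With $J_\lambda$ as in Section~\ref{sec:idea}, put
\[
K(\lambda)=\sup_{\psi\in H^1\setminus\{0\}}J_\lambda(\psi),\qquad m(\psi)=\frac{N(\psi)}{D(\psi)^p}.
\]
Both $J_\lambda$ and $m$ are invariant under $\psi\mapsto\psi(\cdot/R)$. The advantage over \eqref{eq:chi} is that $\lambda$ is now a datum of the problem rather than an unknown multiplier.

\begin{proposition}\label{prop:dual}
Let $d\ge3$ and $\lambda\in(0,1)$. Then $0<K(\lambda)<\infty$, $Q_\lambda$ exists, and $J_\lambda(Q_\lambda)=K(\lambda)$. Any maximizer $\psi$ of $J_\lambda$ satisfies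
\begin{equation}\label{eq:dualEL}
-\Delta\psi=c\,\bigl(\lambda\psi-\psi e^{-\psi^2}\bigr),\qquad c=\frac{D(\psi)}{p\,(\lambda N(\psi)-V(\psi))}>0 .
\end{equation}
\end{proposition}

\begin{proof}
\emph{Positivity.} For $0\ne\varphi\in C_c^\infty$ and large $M$, $\lambda N(M\varphi)-V(M\varphi)\ge\lambda M^2N(\varphi)-|\mathrm{supp}\,\varphi|>0$.

\emph{Finiteness.} Write $\lambda N-V=-\omega N+\int k(\psi)$ with $k(s)=s^2-1+e^{-s^2}$. The function $t\mapsto t-1+e^{-t}$ has derivative in $[0,1)$ on $[0,\infty)$ and is at most $t^2/2$, so $0\le k(s)\le\min(s^2,\frac12s^4)$ and $|k(s)-k(s')|\le|s^2-s'^2|$. For $s^2\le\omega$ we have $k(s)\le\frac\omega2s^2$, and for $s^2\ge\omega$ we have $k(s)\le\omega^{1-p}|s|^{2p}$. With the Sobolev inequality,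
\begin{equation}\label{eq:coerc}
\lambda N-V\le-\tfrac\omega2N+C_\omega D^p .
\end{equation}
So $K(\lambda)\le C_\omega$.

\emph{Existence of a maximizer.} Take a maximizing sequence with $J_\lambda(\psi_j)>0$. Replacing $\psi_j$ by $|\psi_j|^*$ keeps the positive numerator and does not increase $D$; then dilate so that $D(\psi_j)=1$, which is possible since $d\ge3$. By \eqref{eq:coerc}, $N(\psi_j)\le2C_\omega/\omega$. As $\psi_j$ is radial and non-increasing, $|B_r|\psi_j(r)^2\le N(\psi_j)$, so $\psi_j(r)^2\le Cr^{-d}$. Along a subsequence $\psi_j\to\psi$ weakly in $H^1$, strongly in $L^2$ on balls and almost everywhere, so $\psi\ge0$ is radial and non-increasing. On $|x|>\rho$, $\int k(\psi_j)\le\frac12\sup_{|x|>\rho}\psi_j^2\cdot N(\psi_j)\le C\rho^{-d}$ uniformly in $j$. On $|x|<\rho$, $|\int k(\psi_j)-\int k(\psi)|\le\int_{B_\rho}|\psi_j^2-\psi^2|\to0$. Hence $\int k(\psi_j)\to\int k(\psi)$. By weak lower semicontinuity of $N$ and $D$, $\lambda N(\psi)-V(\psi)\ge K(\lambda)>0$ and $D(\psi)\le1$. So $\psi\ne0$ and $J_\lambda(\psi)\ge K(\lambda)$.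

\emph{The equation.} $J_\lambda$ is $C^1$ on $H^1\setminus\{0\}$, and at a maximizer
\[
0=\tfrac12J_\lambda'(\psi)[\varphi]=D^{-p}\int\bigl(\lambda\psi-\psi e^{-\psi^2}\bigr)\varphi-p\,(\lambda N-V)D^{-p-1}\int\nabla\psi\cdot\nabla\varphi,
\]
which is \eqref{eq:dualEL}. For the maximizer constructed above, $\psi(\cdot/\sqrt c)$ is a non-negative, non-trivial radial solution of \eqref{eq:E} in $H^1$. It is positive by the strong maximum principle, so it is $Q_\lambda$ by Proposition~\ref{prop:ODE}, and $J_\lambda(Q_\lambda)=J_\lambda(\psi)=K(\lambda)$.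
\end{proof}

The hypothesis $\lambda<1$ enters through \eqref{eq:coerc}: the term $-\frac\omega2N$ bounds the mass of a maximizing sequence. This costs nothing below, because the smaller of two distinct values in $(0,1]$ is less than $1$.

\begin{lemma}\label{lem:notmax}
Let $d\ge3$, $\lambda\in(0,1)$, $\lambda'\in(0,1]$ and $\lambda'\ne\lambda$. If $Q_{\lambda'}$ exists, it is not a maximizer of $J_\lambda$.
\end{lemma}

\begin{proof}
Otherwise $Q=Q_{\lambda'}>0$ solves both \eqref{eq:dualEL} and $(E_{\lambda'})$, so $c(\lambda-e^{-Q^2})=\lambda'-e^{-Q^2}$, that is, $c\lambda-\lambda'=(c-1)e^{-Q^2}$. As $Q$ is not constant, $c=1$ and $\lambda=\lambda'$.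
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Corollary~\ref{cor:reduce} every minimizer is, up to translation and sign, of the form \eqref{eq:form}. Such a function is positive, radial and strictly radially decreasing by Lemma~\ref{lem:mono}, and it is determined by $\lambda$. It remains to show that $u$ determines $\lambda$.

If $d=2$, \eqref{eq:poho} gives $\lambda=V(Q_\lambda)/N(Q_\lambda)=u$.

Let $d\ge3$ and suppose that $\lambda_1<\lambda_2\le1$ both occur in \eqref{eq:form}. A minimizer $\psi$ has $m(\psi)=\chi_d(u)^{-p}$, so by dilation invariance $m(Q_{\lambda_i})=\chi_d(u)^{-p}$ for $i=1,2$. With $V(Q_{\lambda_i})=uN(Q_{\lambda_i})$ and Proposition~\ref{prop:dual}, which applies since $\lambda_1<1$,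
\[
J_{\lambda_1}(Q_{\lambda_2})=(\lambda_1-u)\chi_d(u)^{-p}=J_{\lambda_1}(Q_{\lambda_1})=K(\lambda_1).
\]
This contradicts Lemma~\ref{lem:notmax}.
\end{proof}

\section{The branch $\lambda\mapsto Q_\lambda$}\label{sec:branch}

We prove parts (i) and (ii) of Theorem~\ref{thm:second}. Write $N_\lambda=N(Q_\lambda)$, and likewise $V_\lambda$, $D_\lambda$ and, for $d\ge3$, $m_\lambda=m(Q_\lambda)$. A dot denotes the derivative in $\lambda$.

\subsection{Existence for $\lambda<1$}\label{sec:exist}

For $d\ge3$, $Q_\lambda$ exists by Proposition~\ref{prop:dual}. For $d=2$, $J_\lambda$ is not available and we use Theorem~\ref{thm:known}: a minimizer for $u=\lambda$ exists, it has the form \eqref{eq:form} with some $\lambda'$, and $\lambda'=u=\lambda$ by \eqref{eq:poho}. This also shows that for $d=2$ we have $U(\lambda)=\lambda$ and that $Q_\lambda(\cdot/R)$ is the minimizer for $u=\lambda$. Uniqueness is Proposition~\ref{prop:ODE}. For $\lambda=1$ and $d\le4$ there is no solution, by Lemma~\ref{lem:mult}. In all dimensions $U(\lambda)\in(0,1)$,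 since $0<1-e^{-s^2}<s^2$ for $s>0$.

\subsection{Analyticity}

The shooting argument gave more than uniqueness: since $w$ is unbounded, the linearized operator has no bounded radial kernel. This is the nondegeneracy that the implicit function theorem needs. Recall that a map between Banach spaces is \emph{analytic} if near each point $x_0$ it is a sum $\sum_jB_j(x-x_0,\dots,x-x_0)$ of bounded multilinear maps with $\sum_j\|B_j\|r^j<\infty$ for some $r>0$. If $\mathcal T(\lambda,\psi)$ is analytic, $\mathcal T(\lambda_0,\psi_0)=0$ and $\partial_\psi\mathcal T(\lambda_0,\psi_0)$ is invertible, then $\mathcal T=0$ has an analytic solution curve through $(\lambda_0,\psi_0)$.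

Let $X$ be the space of radial functions in $L^2\cap L^\infty$ with norm $\|\cdot\|_2+\|\cdot\|_\infty$. We work in $X$ because $\|\varphi\psi\|_X\le\|\varphi\|_\infty\|\psi\|_X\le\|\varphi\|_X\|\psi\|_X$, so power series can be composed with elements of $X$.

\begin{proposition}\label{prop:anal}
The map $\lambda\mapsto Q_\lambda$ is analytic from $(0,1)$ to $H^2\cap X$. The functions $N_\lambda$, $D_\lambda$, $V_\lambda$ and $U$ are real-analytic on $(0,1)$.
\end{proposition}

\begin{proof}
\emph{Fixed point form.} Let $f_1(s)=s(1-e^{-s^2})$, so $f(s)=-\omega s+f_1(s)$. The map $\psi\mapsto f_1(\psi)$ is analytic on $X$, since $f_1$ is an everywhere convergent power series without constant term. For $\omega>0$ the resolvent $\mathcal R_\omega=(-\Delta+\omega)^{-1}$ is convolution with $G_\omega=\int_0^\infty e^{-\omega t}p_t\,dt$, where $p_t(x)=(4\pi t)^{-d/2}e^{-|x|^2/4t}$. This kernel is radial and positive with $\int G_\omega=1/\omega$, so $\mathcal R_\omega$ has norm at most $1/\omega$ on $X$. The series $\mathcal R_\omega=\sum_j(\omega_0-\omega)^j\mathcal R_{\omega_0}^{\,j+1}$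 converges for $|\omega-\omega_0|<\omega_0$ and shows that $\omega\mapsto\mathcal R_\omega$ is analytic, as an operator on $X$ and as an operator from $L^2$ to $H^2$. So $\mathcal T(\lambda,\psi)=\psi-\mathcal R_{1-\lambda}f_1(\psi)$ is analytic on $(0,1)\times X$, and $\mathcal T(\lambda,Q_\lambda)=0$.

\emph{Invertibility.} Fix $\lambda_0$, $\omega_0=1-\lambda_0$, $Q=Q_{\lambda_0}$. Then $\partial_\psi\mathcal T(\lambda_0,Q)=I-\mathcal A$ with $\mathcal A\varphi=\mathcal R_{\omega_0}(f_1'(Q)\varphi)$. We claim that $\mathcal A$ is compact on $X$. Two properties of the kernel are needed. First, $\|\nabla p_t\|_1=ct^{-1/2}$, so $\nabla G_{\omega_0}\in L^1$. Second, $e^{\kappa|x|}\le\sum_i(e^{\kappa\sqrt d\,x_i}+e^{-\kappa\sqrt d\,x_i})$ and $\int p_te^{ax_i}=e^{a^2t}$ give $\int G_{\omega_0}e^{\kappa|x|}<\infty$ for $d\kappa^2<\omega_0$. By \eqref{eq:bounds1} and Lemma~\ref{lem:class1}, $0\le f_1'(Q)\le3Q^2\le Ce^{-\kappa|x|}$ for small $\kappa$. So for $\|\varphi\|_X\le1$ we have $|\mathcal A\varphi(x)|\le Ce^{-\kappa|x|}\int G_{\omega_0}e^{\kappa|y|}dy$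 and $|\nabla\mathcal A\varphi|\le C\|\nabla G_{\omega_0}\|_1$. The Arzel\`a--Ascoli theorem and the uniform exponential decay give compactness in $L^\infty$ and in $L^2$. If $\varphi=\mathcal A\varphi$ with $\varphi\in X$, then $\varphi$ is a smooth radial solution of $\Delta\varphi+f'(Q)\varphi=0$, so $\varphi=\varphi(0)w$ by Section~\ref{sec:shoot}. As $w$ is unbounded (Lemma~\ref{lem:winf}), $\varphi=0$. By the Fredholm alternative $I-\mathcal A$ is invertible.

\emph{Identification of the curve.} There is an analytic curve $\tilde Q_\lambda\in X$ near $\lambda_0$ with $\mathcal T(\lambda,\tilde Q_\lambda)=0$ and $\tilde Q_{\lambda_0}=Q$. Each $\tilde Q_\lambda$ lies in $H^2$ and is a smooth radial solution of \eqref{eq:E} tending to $0$ at infinity. We show that it is positive. Choose $\eta>0$ with $e^{-4\eta^2}>\lambda_0+\eta$, and $R$ with $Q<\eta$ on $r\ge R$. For $\lambda$ near $\lambda_0$, uniform closeness gives $\tilde Q_\lambda>0$ on $[0,R]$, and $|\tilde Q_\lambda|<2\eta$ on $r\ge R$, and $\lambda<\lambda_0+\eta$. So $\Delta\tilde Q_\lambda=(e^{-\tilde Q_\lambda^2}-\lambda)\tilde Q_\lambda$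 with a positive coefficient on $r\ge R$. At a negative minimum the right side would be negative and the left side non-negative. Hence $\tilde Q_\lambda\ge0$, and $\tilde Q_\lambda>0$ by the strong maximum principle. By Proposition~\ref{prop:ODE}, $\tilde Q_\lambda=Q_\lambda$.

\emph{Conclusion.} From $Q_\lambda=\mathcal R_{1-\lambda}f_1(Q_\lambda)$ the curve is analytic into $H^2$ as well. $N$ and $D$ are bounded quadratic forms on $H^1$, and $V(\psi)=\sum_{j\ge1}\frac{(-1)^{j+1}}{j!}\int\psi^{2j}$ is analytic on $L^2\cap L^\infty$, since $\int\psi^{2j}$ is the diagonal of a $2j$-linear form of norm at most $1$.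
\end{proof}

\subsection{Each $Q_\lambda$ gives a minimizer}

Let $d\ge3$ and $\lambda\in(0,1)$. If $N(\psi)=1$ and $V(\psi)\le u$, then $K(\lambda)D(\psi)^p\ge\lambda-V(\psi)\ge\lambda-u$. For $u=U(\lambda)$ and $\psi=Q_\lambda(\cdot/R)$ with $R^dN_\lambda=1$ both inequalities are equalities, by Proposition~\ref{prop:dual}. So $Q_\lambda(\cdot/R)$ is a minimizer for $\chi_d(U(\lambda))$, and for all $u,\lambda\in(0,1)$,
\begin{equation}\label{eq:lines}
\chi_d(u)^p\ge\frac{\lambda-u}{K(\lambda)},\quad\text{with equality at }u=U(\lambda).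
\end{equation}
Moreover $m_\lambda=\chi_d(U(\lambda))^{-p}$ and $K(\lambda)=m_\lambda(\lambda-U(\lambda))$, so $U(\lambda)<\lambda$.

\subsection{The inequality $U'>0$}

For $d=2$, $U'=1$. Let $d\ge3$. The function $K(\lambda)=m_\lambda(\lambda-U(\lambda))$ is analytic, and it is the upper envelope of lines: $K(\lambda')\ge J_{\lambda'}(Q_\lambda)=m_\lambda(\lambda'-U(\lambda))$ with equality at $\lambda'=\lambda$. So the line is tangent, $K'(\lambda)=m_\lambda$. Comparing with $K'=\dot m_\lambda(\lambda-U)+m_\lambda(1-U')$ gives $\dot m_\lambda(\lambda-U)=m_\lambda U'$. As $\lambda-U>0$, it suffices to show $\dot m_\lambda>0$.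

Let $Y=H^1\cap L^\infty$. The functionals $J_\lambda$ and $m=\partial_\lambda J_\lambda$ are analytic on $Y\setminus\{0\}$, and $\dot Q=\partial_\lambda Q_\lambda\in Y$. Differentiating $J_\lambda'(Q_\lambda)[\varphi]=0$ in $\lambda$ gives
\[
m'(Q_\lambda)[\varphi]=-J_\lambda''(Q_\lambda)[\dot Q,\varphi]\qquad(\varphi\in Y).
\]
Since $Q_\lambda$ is a maximizer, the symmetric form $-J_\lambda''(Q_\lambda)$ is positive semi-definite, so $\dot m_\lambda=m'(Q_\lambda)[\dot Q]=-J''_\lambda(Q_\lambda)[\dot Q,\dot Q]\ge0$. Suppose $\dot m_\lambda=0$. The Cauchy--Schwarz inequality for the semi-definite form gives $J_\lambda''(Q_\lambda)[\dot Q,\varphi]=0$ for all $\varphi$, so $m'(Q_\lambda)=0$. This reads $-\Delta Q_\lambda=\kappa Q_\lambda$ with $\kappa=D_\lambda/(pN_\lambda)$. Then $(|\xi|^2-\kappa)\hat Q_\lambda=0$, so $\hat Q_\lambda\in L^2$ is supported on a sphere and vanishes, a contradiction. So $\dot m_\lambda>0$ and $U'>0$.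

\subsection{The range of $U$ and the endpoint $\lambda=1$}

Here we use Theorem~\ref{thm:known}. For $d=2$ the range is $(0,1)$. For $d=3,4$, a minimizer exists for each $u\in(0,1)$, and \eqref{eq:form} gives $u=U(\lambda)$ with $\lambda<1$; so the range is $(0,1)$.

Let $d\ge5$. As $U$ is continuous and strictly increasing, $U((0,1))$ is an open interval. It is contained in $(0,u_d]$, because a minimizer exists at each $U(\lambda)$. Being open, it does not contain $u_d$. So the minimizer for $u_d$ has $\lambda=1$ in \eqref{eq:form}. Thus $Q_1$ exists, $u_d=V(Q_1)/N(Q_1)$, and $Q_1(\cdot/R)$ with $R^dN(Q_1)=1$ is the minimizer for $u_d$. For $u<u_d$ a minimizer exists and cannot have $\lambda=1$, since that would force $u=u_d$; so $u\in U((0,1))$. Hence $U((0,1))=(0,u_d)$. Parts (i) and (ii) of Theorem~\ref{thm:second} are proved.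

\section{Positive critical points}\label{sec:crit}

We prove part (iii). Let $\psi$ be a positive radial constrained critical point with $V(\psi)=u$. By Lemma~\ref{lem:mult} and Proposition~\ref{prop:ODE} it is a dilate of some $Q_\lambda$, so it has the form \eqref{eq:form}, with $\lambda=1$ only if $d\ge5$. Thus $u=U(\lambda)$ with $\lambda<1$, or $\lambda=1$ and $u=u_d$. By part (ii), $\psi$ is the minimizer for $\chi_d(u)$, and $u\le u_d$ if $d\ge5$.

Now let $d\le4$ and let $\psi$ be a positive constrained critical point, not assumed radial. Rearrangement is of no use, since $\psi$ is not known to minimize anything. We use moving planes instead. By Lemma~\ref{lem:mult}, $\lambda<1$, and a dilate $Q$ of $\psi$ is a smooth positive solution of \eqref{eq:E} with $Q\to0$ at infinity. The hypothesis $d\le4$ is used only to obtain $\lambda<1$, that is, $f'(0)=-\omega<0$, which confines the argument to a bounded region. Choose $\bar s,\rho>0$ with $f'<0$ on $[0,\bar s]$ and $Q<\bar s$ for $|x|\ge\rho$.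

Fix a unit vector $e$. For $t\in\mathbb R$ let $\Sigma_t=\{x\cdot e>t\}$, let $x^t=x+2(t-x\cdot e)e$ be the reflection in $\partial\Sigma_t$, and let $z_t(x)=Q(x^t)-Q(x)$. Then $z_t=0$ on $\partial\Sigma_t$, $z_t\to0$ at infinity, and $\Delta z_t+c_tz_t=0$ with $c_t(x)=\int_0^1f'\bigl(Q(x)+s\,z_t(x)\bigr)ds$ bounded.

\emph{Negative minima lie in $B_\rho$.} If $\inf_{\Sigma_t}z_t<0$, it is attained at some $x\in\Sigma_t$. If $|x|\ge\rho$, then $0<Q(x^t)<Q(x)<\bar s$, so $c_t(x)<0$ and $\Delta z_t(x)=-c_t(x)z_t(x)<0$, which is impossible at a minimum. So $|x|<\rho$. In particular $z_t\ge0$ on $\Sigma_t$ for $t\ge\rho$.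

\emph{The stopping position.} Let $t_0=\inf\{t:\ z_{t'}\ge0\text{ on }\Sigma_{t'}\text{ for all }t'\ge t\}$. It is finite: for fixed $x$ and $t\to-\infty$, $x\in\Sigma_t$ and $Q(x^t)\to0<Q(x)$. By continuity $z_{t_0}\ge0$ on $\Sigma_{t_0}$. Suppose $z_{t_0}\not\equiv0$. Then $z_{t_0}>0$ in $\Sigma_{t_0}$ and $\partial_ez_{t_0}>0$ on $\partial\Sigma_{t_0}$, by the strong maximum principle and Hopf's lemma. By the definition of $t_0$ there are $t_j\uparrow t_0$, $t_j<t_0$, and negative minima $x_j\in\Sigma_{t_j}\cap B_\rho$ of $z_{t_j}$. A limit point $x$ lies in $\overline{\Sigma_{t_0}}$ and satisfies $z_{t_0}(x)\le0$, so $x\in\partial\Sigma_{t_0}$, and $\nabla z_{t_0}(x)=\lim\nabla z_{t_j}(x_j)=0$. This contradicts $\partial_ez_{t_0}(x)>0$. So $z_{t_0}\equiv0$: for every direction $e$, $Q$ is symmetric in some hyperplane orthogonal to $e$.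

\emph{A common center.} Translate so that the hyperplanes for the $d$ coordinate directions meet at $0$. Composing the $d$ reflections gives $Q(-x)=Q(x)$. If $Q$ is symmetric in $\{x\cdot e=t_0\}$, it is then also symmetric in $\{x\cdot e=-t_0\}$, hence invariant under the composition of the two reflections, which is the translation by $4t_0e$. For $t_0\ne0$ this contradicts $Q>0$ and $Q\to0$. So $Q$ is symmetric in every hyperplane through $0$. Two points with $|x|=|x'|$ are exchanged by the reflection in the hyperplane through $0$ orthogonal to $x-x'$, so $Q$ is radial. Part (iii) is proved.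

\section{The shape of $\chi_d$}\label{sec:shape}

We prove part (iv). Let $I_d=U((0,1))$, so $I_d=(0,1)$ for $d\le4$ and $I_d=(0,u_d)$ for $d\ge5$.

\subsection{Analyticity and the derivative}

For $u=U(\lambda)$, part (ii) and \eqref{eq:plain} give $\chi_d(u)=R^{d-2}D_\lambda=D_\lambda N_\lambda^{-(d-2)/d}$. Since $U$ is analytic with $U'>0$, its inverse is analytic, and so $\chi_d$ is analytic on $I_d$.

Let $d\ge3$. By \eqref{eq:lines} the line $u\mapsto(\lambda-u)/K(\lambda)$ lies below $\chi_d^{\,p}$ and touches it at $u=U(\lambda)$, so it is the tangent there: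
\[
p\,\chi_d^{\,p-1}\chi_d'=-\frac1{K(\lambda)}=-\frac{\chi_d^{\,p}}{\lambda-u}.
\]
By \eqref{eq:poho}, $\lambda-u=D_\lambda/(pN_\lambda)$. So $\chi_d'(u)=-\chi_d(u)N_\lambda/D_\lambda=-N_\lambda^{2/d}$.

Let $d=2$. Then $\chi_2(u)=D(Q_u)$. Put $S(\lambda)=D_\lambda+V_\lambda-\lambda N_\lambda$. Since $Q_\lambda$ is a critical point of $D+V-\lambda N$, only the explicit dependence on $\lambda$ contributes to the derivative, and $S'=-N_\lambda$. By \eqref{eq:poho}, $S(\lambda)=D_\lambda$. So $\chi_2'(u)=-N(Q_u)$.

\subsection{Strict convexity on $I_d$}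

Let $d\ge3$ and let $\ell_\lambda(u)=(\lambda-u)/K(\lambda)$. This line touches $\chi_d^{\,p}$ at only one point of $I_d$: if $\ell_\lambda(u')=\chi_d(u')^p$ with $u'=U(\lambda')$ and $\lambda'\ne\lambda$, then $J_\lambda(Q_{\lambda'})=(\lambda-u')\chi_d(u')^{-p}=K(\lambda)$, which contradicts Lemma~\ref{lem:notmax}. Now let $u_1\ne u_2$ in $I_d$, $s\in(0,1)$ and $U(\lambda)=(1-s)u_1+su_2$. Then
\[
(1-s)\chi_d(u_1)^p+s\chi_d(u_2)^p>(1-s)\ell_\lambda(u_1)+s\,\ell_\lambda(u_2)=\ell_\lambda(U(\lambda))=\chi_d(U(\lambda))^p .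
\]
This settles $d=3,4$.

\subsection{At and beyond the threshold}

Let $d\ge5$ and let $\psi>0$ be the minimizer for $u_d$.

\emph{Left-continuity at $u_d$.} For $R<1$, \eqref{eq:dil} gives $V(\psi_{[R]})<u_d$ and, for $u\in[V(\psi_{[R]}),u_d]$, $\chi_d(u_d)\le\chi_d(u)\le R^{-2}\chi_d(u_d)$. Letting $R\uparrow1$ shows $\chi_d(u)\to\chi_d(u_d)$ as $u\uparrow u_d$. Hence $\chi_d^{\,p}$ is convex on $(0,u_d]$. A convex function that is not strictly convex is affine on some interval, which is excluded inside $(0,u_d)$. So $\chi_d^{\,p}$ is strictly convex on $(0,u_d]$.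

\emph{The last supporting line.} Let $\lambda\uparrow1$. Then $U(\lambda)\to u_d$ and $K(\lambda)=(\lambda-U(\lambda))\chi_d(U(\lambda))^{-p}\to(1-u_d)\chi_d(u_d)^{-p}$. So \eqref{eq:lines} gives, for all $u\in(0,1)$,
\begin{equation}\label{eq:last}
\chi_d(u)^p\ge\frac{1-u}{1-u_d}\,\chi_d(u_d)^p .
\end{equation}

\emph{Equality on $[u_d,1)$.} The matching test functions keep only a fraction $\gamma$ of the mass in a shrunken copy of $\psi$ and spread the rest so thinly that it costs no energy; the thin part contributes at most its mass to $V$. Let $u\in[u_d,1)$, $\gamma=\frac{1-u}{1-u_d}\in(0,1]$ and $\phi(x)=\psi(\gamma^{-1/d}x)$. By \eqref{eq:plain}, $N(\phi)=\gamma$, $V(\phi)=\gamma u_d$ and $D(\phi)=\gamma^{1/p}\chi_d(u_d)$. Take $\eta\in C_c^\infty$ with $N(\eta)=1-\gamma$ and let $\eta_j=\eta_{[j]}$, so $N(\eta_j)=1-\gamma$ and $D(\eta_j)\to0$; for $\gamma=1$ take $\eta_j=0$. Put $\psi_j=\sqrt{\phi^2+\eta_j^2}$. Then $N(\psi_j)=1$, and $D(\psi_j)\le D(\phi)+D(\eta_j)$ by \eqref{eq:CS}. For $x,x'\ge0$ we have $(1-e^{-x})+(1-e^{-x'})-(1-e^{-x-x'})=(1-e^{-x})(1-e^{-x'})\ge0$,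 so
\[
V(\psi_j)\le V(\phi)+V(\eta_j)\le\gamma u_d+1-\gamma=u .
\]
Hence $\chi_d(u)\le\gamma^{1/p}\chi_d(u_d)$, and equality holds in \eqref{eq:last} on $[u_d,1)$.

\emph{Convexity on $(0,1)$.} At each point of $(0,u_d)$ the function $\chi_d^{\,p}$ has the supporting line \eqref{eq:lines}, and at each point of $[u_d,1)$ the supporting line \eqref{eq:last}. Both inequalities hold on all of $(0,1)$, so $\chi_d^{\,p}$ is convex there. This completes the proof of Theorem~\ref{thm:second}.

\begin{thebibliography}{9}

\bibitem{RF}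
\emph{The Rate Function},
\texttt{http://websites.math.leidenuniv.nl/\allowbreak stieltjes/\allowbreak archief/\allowbreak rep20002001/\allowbreak node21.html}

\end{thebibliography}
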